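\title{A base of pairwise non-parallel unit segments for the Euclidean plane}

\begin{abstract}
A set of pairs of points of a metric space is a base of the metric if every self-map that preserves the distances of these pairs is an isometry. We show that the Euclidean plane has a base consisting of pairs at distance $1$ in which no two pairs span parallel segments. The main tool is a finite, flexible configuration of unit segments that forces the images of two nearby points to be close under every map preserving the lengths of its segments. We also obtain a base with exactly one segment in each direction, a finite approximate version, and necessary conditions on such bases.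
\end{abstract}

\section{Introduction}\label{sec:intro}

Let $(M,d)$ be a metric space. A set $\mathcal B$ of unordered pairs $\{X,Y\}$ of points of $M$ is a \emph{base} of the metric $d$ if every map $f\colon M\to M$ with $d(f(X),f(Y))=d(X,Y)$ for all $\{X,Y\}\in\mathcal B$ is an isometry. Nothing else is assumed about $f$: it need not be continuous or injective. A base is thus a list of distances that it suffices to check, and a set of pairs containing a base is again a base. In Euclidean space a map preserving all distances is an affine bijection, so the word ``isometry'' is unambiguous there.

The Beckman--Quarles theorem states that for $n\ge2$ the set of all pairs at distance $1$ is a base of the Euclidean metric on $\mathbb R^n$: a map $\mathbb R^n\to\mathbb R^n$ that sends any two points at distance $1$ to two points at distance $1$ is an isometry. (For $n=1$ this fails, as $x\mapsto x+\sin2\pi x$ shows.) This base is large: through every point it has a segment in every direction. One way to ask how much of it is needed is to allow each direction only once. Call two segments $[X_1,Y_1]$ and $[X_2,Y_2]$ \emph{parallel} if $Y_1-X_1$ and $Y_2-X_2$ are linearly dependent; in particular, two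 segments on one line are parallel. It is known that for $n\ge3$ the Euclidean metric $d$ on $\mathbb R^n$ has a base $\mathcal B$ such that
\begin{enumerate}
\item[(B1)] $d(X,Y)=1$ for each $\{X,Y\}\in\mathcal B$;
\item[(B2)] the segments $[X_1,Y_1]$ and $[X_2,Y_2]$ are not parallel for any two distinct pairs $\{X_1,Y_1\},\{X_2,Y_2\}\in\mathcal B$.
\end{enumerate}
The problem, taken from \cite{unitbases}, is to decide whether such a base exists for $n=2$.

There is a reason to expect trouble in the plane. Let $A,B,C,D$ be four distinct points of the plane with $AB=BC=CD=DA=1$. Then $B$ and $D$ are the two common points of the unit circles about $A$ and $C$, so $ABCD$ is a rhombus and $AB$ is parallel to $DC$. Hence a set of pairs satisfying (B1) and (B2), viewed as a graph on the plane, contains no $4$-cycle; in particular two unit triangles can never share a side. In space a $4$-cycle can be folded along a diagonal, which destroys the parallelism; in the plane the simplest ways of passing rigidity from one unit segment to the next are forbidden. One might therefore guess that the answer is negative. It is positive.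

\begin{theorem}\label{thm:main}
There is a base $\mathcal B$ of the Euclidean metric on $\mathbb R^2$ such that $d(X,Y)=1$ for all $\{X,Y\}\in\mathcal B$ and no two distinct pairs of $\mathcal B$ give parallel segments.
\end{theorem}

A \emph{direction} is a unit vector modulo sign, and $\mathfrak c=|\mathbb R|$. We identify a pair of points with the segment joining them. The method gives more.

\begin{theorem}\label{thm:more}
\begin{enumerate}
\item[(a)] There is a set of unit segments in the plane that contains exactly one segment of every direction and is a disjoint union of $\mathfrak c$ sets, each of which is a base of the Euclidean metric. In particular, there is a base with exactly one segment in each direction.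
\item[(b)] For every set $\Phi_0$ of directions with $|\Phi_0|<\mathfrak c$ there is a base as in Theorem~\ref{thm:main} using no direction from $\Phi_0$.
\item[(c)] For every finite set $F\subset\mathbb R^2$ and every $\varepsilon>0$ there is a finite set of pairwise non-parallel unit segments such that every map $f\colon\mathbb R^2\to\mathbb R^2$ preserving their lengths satisfies $\bigl|\,|f(P)-f(Q)|-|P-Q|\,\bigr|<\varepsilon$ for all $P,Q\in F$.
\item[(d)] In every base satisfying \textup{(B1)} and \textup{(B2)}, each point of the plane belongs to at least three pairs, and every such base has cardinality $\mathfrak c$.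
\end{enumerate}
\end{theorem}

By scaling, both theorems hold with the distance $1$ replaced by any fixed positive number. We work in ZFC; the axiom of choice is used to well-order the reals and, in part (c), through Tychonoff's theorem.

\subsection*{Plan of the proof}
By the Beckman--Quarles theorem it suffices to force $|f(x)-f(y)|=1$ whenever $|x-y|=1$. Most such pairs $\{x,y\}$ cannot belong to $\mathcal B$. Instead, for every $m$ we put into $\mathcal B$ one unit segment $\{x',y'\}$ close to $\{x,y\}$, together with finitely many unit segments that force $|f(x)-f(x')|\le\frac1m$ and $|f(y)-f(y')|\le\frac1m$. Then $|f(x)-f(y)|$ differs from $1$ by at most $\frac2m$ for every $m$. Because only an approximate conclusion is asked of each finite configuration, the configuration need not be rigid, and its free parameters can be used to make all directions distinct and different from those used before.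

The core of the matter is to force closeness of images for a map that is not known to be continuous. Two ingredients do this. The pigeonhole principle produces many points whose images are close to one another, because points joined to $x$ by short paths have images in a bounded disc. A fixed finite graph $G$ then transfers this closeness to a prescribed point. Section~\ref{sec:graph} introduces $G$, Sections~\ref{sec:tripod} and~\ref{sec:center} draw it in the plane with unit edges and free parameters, Section~\ref{sec:close} combines copies of it with the pigeonhole principle, and Section~\ref{sec:general} chooses the parameters. The theorems are proved in Sections~\ref{sec:recursion} and~\ref{sec:rest}.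

\subsection*{Notation}
We identify $\mathbb R^2$ with $\mathbb C$ and write $\langle a,b\rangle=\operatorname{Re}(a\bar b)$ for the inner product, $S^1$ for the set of unit vectors, $B(z,\rho)$ for the open disc of radius $\rho$ about $z$, and $a\parallel b$ for linear dependence over $\mathbb R$. Thus $\langle ia,b\rangle=0$ if and only if $a\parallel b$. We put $\zeta=e^{2\pi i/3}$, so that $1+\zeta+\zeta^2=0$.

\section{A graph that forces two images to coincide}\label{sec:graph}

A \emph{unit map} of a graph is a map from its vertex set to $\mathbb C$ that sends adjacent vertices to points at distance $1$; it need not be injective. Unit maps play two roles. A drawing of a graph with unit edges is a unit map $\varphi$, and if $f\colon\mathbb C\to\mathbb C$ preserves the lengths of the drawn edges, then $f\circ\varphi$ is again a unit map. So every property shared by all unit maps of the graph is a constraint on $f$.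

All our constraints come from one fact: no four points of the plane are at mutual distance $1$, since the only point equidistant from the vertices of a unit equilateral triangle is its center, at distance $1/\sqrt3$. To use this fact, given vertices $c_1,c_2,c_3$ of a graph, add three new vertices $t_1,t_2,t_3$, the three \emph{sides} $t_at_b$ and the three \emph{spokes} $t_ac_a$. We call this a \emph{tripod} with \emph{feet} $c_1,c_2,c_3$. A unit map cannot send all three feet to one point $P$, because $P$ and the images of $t_1,t_2,t_3$ would be at mutual distance $1$.

The mechanism is already visible in the following small graph. Take a vertex $p$, five vertices $u_1,\dots,u_5$, paths $p\,c_a\,u_a$ of length two for $a=1,\dots,5$, and a tripod on each of the ten triples of the $c_a$. Let $\varphi$ be a unit map sending all $u_a$ to one point $z$, and suppose that $\varphi(p)\ne z$. Each $\varphi(c_a)$ lies on the unit circle about $z$ and on the unit circle about $\varphi(p)$. Two distinct unit circles have at most two common points, so three of the five $c_a$ have the same image, and the tripod on them forbids this. Hence $\varphi(p)=z$: if the $u_a$ are collapsed to a point, then $p$ is collapsed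 to the same point.

To be of use, such a graph must be drawn in the plane, and here a tension appears. A tripod cannot be drawn with its three feet arbitrarily close together, since a limit of such drawings would have coinciding feet. In the five-path graph every triple of the points $c_a$ on the unit circle about $p$ must therefore be spread out, and several shapes of tripod are needed. We use a variant in which the feet form three clusters and every tripod has two feet in one cluster and the third foot in another. One shape of tripod then suffices, up to rotation, reflection and small perturbation.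

The graph $G$ has a \emph{center} $p$, nine \emph{terminals} divided into three \emph{groups} of three, and for each terminal $u$ a \emph{hinge} vertex $c_u$ adjacent to $p$ and to $u$. A triple of terminals is \emph{admissible} if two of them lie in one group and the third lies in another group; there are $3\cdot3\cdot6=54$ admissible triples. For each admissible triple $\{u_1,u_2,u_3\}$ the graph $G$ contains a tripod with feet $c_{u_1},c_{u_2},c_{u_3}$. The graph $G$ is finite and connected.

\begin{lemma}\label{lem:force}
For every $\varepsilon>0$ there is $\eta(\varepsilon)>0$ with the following property. If $\varphi$ is a unit map of $G$, $z\in\mathbb C$, and $|\varphi(u)-z|\le\eta(\varepsilon)$ for all nine terminals $u$, then $|\varphi(p)-z|\le\varepsilon$.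
\end{lemma}

\begin{proof}
First let $\varphi(u)=z$ for all terminals, and suppose $\varphi(p)\ne z$. All nine points $\varphi(c_u)$ lie on the unit circles about $z$ and about $\varphi(p)$, hence take at most two values. In each group two of the three hinges have the same image; call it the majority value of the group. Two of the three groups have the same majority value $P$. Two hinges from the first of these groups and one from the second are then mapped to $P$, and they are the feet of a tripod. This is impossible, so $\varphi(p)=z$.

Now suppose the lemma fails for some $\varepsilon$. After translating $z$ to $0$, we obtain unit maps $\varphi_n$ with $|\varphi_n(u)|\le\frac1n$ for all terminals and $|\varphi_n(p)|>\varepsilon$. Every vertex is joined to a terminal by a path with fewer edges than $G$ has vertices, so the values of the $\varphi_n$ are uniformly bounded. A subsequence converges at each of the finitely many vertices. The limit $\varphi$ is a unit map with $\varphi(u)=0$ for all terminals and $|\varphi(p)|\ge\varepsilon$, contrary to the first part.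
\end{proof}

The third group is essential to this argument: with two groups, all hinges of one group could go to one common point of the two circles and all hinges of the other group to the second, and no tripod would object.

\section{A unit triangle on three spokes}\label{sec:tripod}

We now draw a tripod whose feet are unit vectors $v_1,v_2,v_3$ (the center $p$ of $G$ is placed at the origin), with $v_1$ close to $v_2$ and $v_3$ about $120^\circ$ away. We have to solve
\begin{equation}\label{eq:tripod}
|t_a-v_a|=1\quad(a=1,2,3),\qquad |t_a-t_b|=1\quad(a\ne b),
\end{equation}
six equations in the six real coordinates of $t_1,t_2,t_3$. We solve them at one point by hand and nearby by the implicit function theorem. We write $s_a=t_a-v_a$ for the spoke vectors.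

\subsection*{The base position}
Take $(v_1,v_2,v_3)=(1,1,\zeta)$. Let $1,t_1,t_3,t_2$ be a rhombus made of two unit triangles; its vertex $t_3$ lies on the circle of radius $\sqrt3$ about $1$. The point $\zeta=1+\sqrt3\,e^{i150^\circ}$ lies on the same circle, so we can turn the rhombus about $1$ until $|t_3-\zeta|=1$; see Figure~\ref{fig:tripod}. A chord of length $1$ of this circle subtends the angle $2\delta$, where $2\sqrt3\sin\delta=1$. Thus
\[
\sin\delta=\frac{\sqrt3}6,\qquad\cos\delta=\frac{\sqrt{33}}6,\qquad\sin2\delta=\frac{\sqrt{11}}6,\qquad\cos2\delta=\frac56 .
\]
Since $\cos36^\circ=\frac{1+\sqrt5}4<\frac56<\frac{\sqrt3}2=\cos30^\circ$, we have $15^\circ<\delta<18^\circ$. With $m=e^{i(150^\circ-2\delta)}$ put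
\[
t_1=1+e^{i30^\circ}m,\qquad t_2=1+e^{-i30^\circ}m,\qquad t_3=1+\sqrt3\,m .
\]
From $\sqrt3=e^{i30^\circ}+e^{-i30^\circ}$ and $i=e^{i30^\circ}-e^{-i30^\circ}$ we get
\[
s_1=t_3-t_2=e^{i(180^\circ-2\delta)},\qquad s_2=t_3-t_1=e^{i(120^\circ-2\delta)},\qquad t_1-t_2=e^{i(240^\circ-2\delta)},
\]
and
\[
s_3=\sqrt3\,e^{i150^\circ}\bigl(e^{-2i\delta}-1\bigr)=\sqrt3\,e^{i(150^\circ-\delta)}(-2i\sin\delta)=e^{i(60^\circ-\delta)} .
\]
All six vectors are unit vectors, so \eqref{eq:tripod} holds. As angles in $[0^\circ,180^\circ)$, the directions that we shall compare are
\begin{equation}\label{eq:dirs}
\begin{array}{lll}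
v_1,\ v_2: & 0^\circ, & \\
t_1-t_2: & 60^\circ-2\delta & \in(24^\circ,30^\circ),\\
s_3: & 60^\circ-\delta & \in(42^\circ,45^\circ),\\
s_2,\ t_3-t_1: & 120^\circ-2\delta & \in(84^\circ,90^\circ),\\
t_3-1: & 150^\circ-2\delta & \in(114^\circ,120^\circ),\\
v_3: & 120^\circ, & \\
s_1,\ t_3-t_2: & 180^\circ-2\delta & \in(144^\circ,150^\circ).
\end{array}
\end{equation}
Vectors in different rows are not parallel.

\begin{figure}[ht]
\centering
\begin{tikzpicture}[scale=2.6]
\coordinate (o) at (0,0); \coordinate (a) at (1,0); \coordinate (z) at (-0.5,0.866);
\coordinate (t1) at (0.167,0.553); \coordinate (t2) at (1.062,0.998); \coordinate (t3) at (0.229,1.551);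
\draw[dashed] (o)--(a) (o)--(z);
\draw[very thick] (t1)--(t2)--(t3)--cycle;
\draw (a)--(t1) (a)--(t2) (z)--(t3);
\foreach \P in {o,a,z,t1,t2,t3} \fill (\P) circle (0.022);
\node[below left] at (o) {$0$}; \node[below right] at (a) {$v_1=v_2=1$};
\node[left] at (z) {$v_3=\zeta$}; \node[left] at (t1) {$t_1$};
\node[right] at (t2) {$t_2$}; \node[above] at (t3) {$t_3$};
\end{tikzpicture}
\caption{The base position of the tripod. All drawn segments have length $1$. The thick triangle $t_1t_2t_3$ is joined by spokes (thin) to the feet $v_1=v_2=1$ and $v_3=\zeta$, which lie on the unit circle about $0$ (dashed radii). The points $1,t_1,t_3,t_2$ form a rhombus, so two pairs of edges are parallel in this position.}\label{fig:tripod}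
\end{figure}

Let $L_a$ be the line through $v_a$ and $t_a$. The lines $L_1$ and $L_2$ pass through $1$ and are not parallel, so $L_1\cap L_2=\{1\}$. The line $L_3$ carries the chord from $\zeta$ to $t_3$, whose midpoint is $1+\sqrt3\cos\delta\,e^{i(150^\circ-\delta)}$; hence
\begin{equation}\label{eq:L3}
L_3=\bigl\{z:\operatorname{Re}\bigl((z-1)e^{-i(150^\circ-\delta)}\bigr)=\sqrt3\cos\delta\bigr\},
\end{equation}
and $1\notin L_3$. So the three lines are pairwise non-parallel and have no common point.

\subsection*{Infinitesimal motions of a triangle}
Let $t_1,t_2,t_3$ be non-collinear and let $\dot t_1,\dot t_2,\dot t_3\in\mathbb C$ satisfy $\langle\dot t_a-\dot t_b,t_a-t_b\rangle=0$ for $a\ne b$. Then there is $\omega\in\mathbb R$, the \emph{angular velocity}, with $\dot t_a-\dot t_b=i\omega(t_a-t_b)$ for all $a,b$. Indeed, put $A=t_2-t_1$ and $B=t_3-t_1$. Two of the conditions give $\dot t_2-\dot t_1=i\omega A$ and $\dot t_3-\dot t_1=i\omega'B$ with real $\omega,\omega'$; since $\langle iB,A\rangle=-\langle iA,B\rangle$, the third reads $0=\langle i\omega A-i\omega'B,A-B\rangle=(\omega'-\omega)\langle iA,B\rangle$, and $\langle iA,B\rangle\ne0$. If $\omega=0$, all $\dot t_a$ equal one vector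 $V$ (a translation). If $\omega\neq0$, then $\dot t_a=i\omega(t_a-I)$ with $I=t_1-\dot t_1/(i\omega)$ (a rotation about $I$); in this case
\begin{equation}\label{eq:online}
\langle\dot t_a,s_a\rangle=0\iff t_a-I\parallel s_a\iff I\in L_a .
\end{equation}

\subsection*{The solution near the base position}
Fix the $v_a$ at the base position and let $(\dot t_a)$ lie in the kernel of the Jacobian, with respect to $t$, of the six squared lengths in \eqref{eq:tripod}. Then $(\dot t_a)$ is an infinitesimal motion of the triangle with $\langle\dot t_a,s_a\rangle=0$ for all $a$. It is not a rotation, since by \eqref{eq:online} its center would lie in $L_1\cap L_2\cap L_3=\varnothing$. So it is a translation by a vector $V$ orthogonal to the independent vectors $s_1,s_2$, and $V=0$. The $6\times6$ Jacobian is therefore invertible. By the implicit function theorem there are $r\in(0,\frac12)$ and a smooth map $\tau(v_2,v_3)\in\mathbb C^3$, defined for unit vectors with $|v_2-1|<r$ and $|v_3-\zeta|<r$, that solves \eqref{eq:tripod} with $v_1=1$ and equals the base solution at $(1,\zeta)$. We extend it by rotation and reflection. On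
\[
\mathcal D=\bigl\{v\in(S^1)^3:\ |v_2/v_1-1|<r,\ |v_3/v_1-\zeta|<r\bigr\}
\]
put $t(v)=v_1\,\tau(v_2/v_1,v_3/v_1)$, and on the mirror image $\overline{\mathcal D}=\{\bar v:v\in\mathcal D\}$, which is given by $|v_2/v_1-1|<r$ and $|v_3/v_1-\bar\zeta|<r$ and is disjoint from $\mathcal D$, put $t(v)=\overline{t(\bar v)}$. Then $t(v)$ is a smooth solution of \eqref{eq:tripod} on $\mathcal D\cup\overline{\mathcal D}$.

Write $v_a=e^{i\theta_a}$. For each of the six edges $e$ of the tripod, let $h_e(\theta_1,\theta_2,\theta_3)$ be the argument of its vector, where the vectors are $s_1,s_2,s_3,t_3-t_2,t_3-t_1,t_1-t_2$. The argument is defined locally up to a constant in $2\pi\mathbb Z$, so its derivatives are well defined. If a unit vector $E=e^{ih}$ moves, then $\dot E=i\dot hE$; so $\dot h=0$ exactly when $\dot E=0$.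

To separate the directions of edges in different tripods we shall move a foot of one tripod only, and we need to know that each of its edges turns. Within one tripod, the two parallel pairs of the base rhombus must come apart when the feet move. The next lemma provides both facts.

\begin{lemma}\label{lem:tripod}
If $r$ is small enough, the following holds at every point of $\mathcal D\cup\overline{\mathcal D}$.
\begin{enumerate}
\item[(i)] $\partial h_e/\partial\theta_j\ne0$ for all six edges $e$ and all $j\in\{1,2,3\}$.
\item[(ii)] Any two of the six edges are non-parallel, except possibly the pairs $(s_1,t_3-t_2)$ and $(s_2,t_3-t_1)$. For these pairs,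
\[
\frac{\partial}{\partial\theta_1}\bigl(h_{s_1}-h_{t_3-t_2}\bigr)\ne0,\qquad\frac{\partial}{\partial\theta_2}\bigl(h_{s_2}-h_{t_3-t_1}\bigr)\ne0 .
\]
\end{enumerate}
\end{lemma}

\begin{proof}
Adding a constant to all $\theta_a$ adds the same constant to every $h_e$, and the reflection replaces $h_e(\theta)$ by $-h_e(-\theta)$. Both operations preserve parallelism and the values of the partial derivatives. All assertions are open conditions on $(v_2/v_1,v_3/v_1)$. It therefore suffices to check them at the base position and then to decrease $r$.

Let $\theta_j$ move at unit speed and fix the other two angles: $\dot v_j=iv_j$ and $\dot v_a=0$ for $a\ne j$. Differentiating \eqref{eq:tripod}, we see that $(\dot t_a)$ is an infinitesimal motion of the triangle, with angular velocity $\omega$ say, and that $\langle\dot t_a-\dot v_a,s_a\rangle=0$ for all $a$.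

\emph{Sides.} The argument of each side has derivative $\omega$. Suppose $\omega=0$. Then all $\dot t_a$ equal one vector $V$, orthogonal to $s_a$ for the two indices $a\ne j$. These two spokes are independent by \eqref{eq:dirs}, so $V=0$. The condition for $a=j$ becomes $\langle iv_j,s_j\rangle=0$, that is, $s_j\parallel v_j$, which \eqref{eq:dirs} excludes for each $j$. Hence $\omega\ne0$, the motion is a rotation about a point $I$, and by \eqref{eq:online} the point $I$ is the intersection of the two lines $L_a$ with $a\neq j$.

\emph{The spoke $s_a$ with $a\ne j$.} Here $\dot s_a=\dot t_a=i\omega(t_a-I)$. If it vanishes, then $I=t_a$. Let $l$ be the index different from $a$ and $j$. Then $t_a\in L_l$, that is, $s_l\parallel t_l-t_a$. But by \eqref{eq:dirs} no spoke $s_l$ is parallel to a side through $t_l$: the spokes $s_1$ and $s_2$ are parallel only to the sides opposite to $t_1$ and $t_2$, and $s_3$ is parallel to no side.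

\emph{The spoke $s_j$.} If $\dot s_j=0$, then $\dot t_j=\dot v_j$, so $\omega(t_j-I)=v_j$ and $t_j-I\parallel v_j$.

For $j=3$ we have $I=1$, and $t_3-1\nparallel v_3$ by \eqref{eq:dirs}.

For $j=1$ and $j=2$ we have $v_j=1$, so it suffices to show $\operatorname{Im}I\ne\operatorname{Im}t_j$. Let $j=1$. Then $I\in L_2$, so $I=1+\mu e^{i(120^\circ-2\delta)}$ with real $\mu$, and \eqref{eq:L3} gives $\mu\cos(30^\circ+\delta)=\sqrt3\cos\delta$. Hence $\mu>\sqrt3$ and $\operatorname{Im}I=\mu\sin(120^\circ-2\delta)>\sqrt3\sin60^\circ=\frac32$, while $\operatorname{Im}t_1=\sin2\delta<1$.

Let $j=2$. Then $I\in L_1$, so $I=1+\mu e^{i(180^\circ-2\delta)}$, and \eqref{eq:L3} gives $\mu\cos(30^\circ-\delta)=\sqrt3\cos\delta=\frac{\sqrt{11}}2$. Since $\cos(30^\circ-\delta)=\frac{3\sqrt{11}+\sqrt3}{12}$,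
\[
\operatorname{Im}I=\mu\sin2\delta=\frac{11}{3\sqrt{11}+\sqrt3},\qquad
\operatorname{Im}t_2=\sin(120^\circ-2\delta)=\frac{5\sqrt3+\sqrt{11}}{12}.
\]
Equality would mean $132=(3\sqrt{11}+\sqrt3)(5\sqrt3+\sqrt{11})=48+16\sqrt{33}$, which is false because $\sqrt{33}$ is irrational. This proves (i).

For (ii), the non-exceptional pairs lie in different rows of \eqref{eq:dirs}. Let $j\in\{1,2\}$, let $\theta_j$ move as above, and suppose that $s_j$ turns at the same rate $\omega$ as the sides. Then $\dot s_j=i\omega s_j$, that is, $\omega(t_j-I)-v_j=\omega s_j$. Since $t_j-s_j=v_j=1$, this says $\omega(1-I)=1$, so $1-I$ is a nonzero real number. But $I$ and $1$ both lie on $L_{3-j}$, whose direction $s_{3-j}$ is not real by \eqref{eq:dirs}. This contradiction proves both inequalities.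
\end{proof}

From now on $r$ is as in Lemma~\ref{lem:tripod}.

\section{Center configurations}\label{sec:center}

We draw $G$ with the terminals close to the center. If $u$ is close to $p$, a point at distance $1$ from both lies almost on the perpendicular to $u-p$ through $p$. So the hinges form three clusters $120^\circ$ apart, as the tripods require, if the three groups of terminals are seen from $p$ roughly along the lines $\mathbb R$, $\mathbb R\zeta$ and $\mathbb R\zeta^2$.

Fix $\kappa$ with $0<\kappa<\min(\frac18,\frac r4)$. For $\nu\in\{0,1,2\}$, a point $u$ is in \emph{position $\nu$} relative to $p$ if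
\[
0<|u-p|<\kappa\qquad\text{and}\qquad\Bigl|\,\epsilon\,\frac{u-p}{|u-p|}-\zeta^\nu\Bigr|<\kappa\quad\text{for some sign }\epsilon\in\{1,-1\}.
\]
The six vectors $\pm\zeta^\nu$ are at mutual distance at least $1>2\kappa$, so $\nu$ and $\epsilon$ are determined by $p$ and $u$. Being in position $\nu$ is an open condition on $(p,u)$.

Let $u$ be in position $\nu$ relative to $p$ and put $y=u-p$. The unit vectors $v$ with $|p+v-u|=1$ are $\frac y2\pm\sqrt{1-|y|^2/4}\;\frac{iy}{|y|}$. We choose the sign $\epsilon$ and call the result $v=v(p,u)$. Then
\[
|v-i\zeta^\nu|\le\frac{|y|}2+\Bigl(1-\sqrt{1-|y|^2/4}\Bigr)+\Bigl|\,\epsilon\frac{iy}{|y|}-i\zeta^\nu\Bigr|<\frac\kappa2+\frac{\kappa^2}4+\kappa<2\kappa ,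
\]
and the same estimate puts the other solution within $2\kappa$ of $-i\zeta^\nu$. So $v(p,u)$ is the only solution within $2\kappa$ of $i\zeta^\nu$. Define the \emph{hinge} $c(p,u)=p+v$ and the unit vector $w=w(p,u)=u-c(p,u)$. These are smooth functions of $(p,u)$. We have $v\nparallel w$, since $w=\pm v$ would give $|y|=|v+w|\in\{0,2\}$.

For a real function $h$ of a point $u\in\mathbb C$, let $\nabla_uh\in\mathbb C$ be its gradient, so that $dh=\langle\nabla_uh,du\rangle$. Write $v=e^{i\theta}$ and $w=e^{i\psi}$. Differentiating $u-p=v+w$ gives $du-dp=iv\,d\theta+iw\,d\psi$, and taking inner products with $w$ and with $v$ yields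
\begin{equation}\label{eq:grad}
\nabla_u\theta=-\nabla_p\theta=\frac{w}{\langle w,iv\rangle},\qquad
\nabla_u\psi=-\nabla_p\psi=\frac{v}{\langle v,iw\rangle}.
\end{equation}
The denominators are nonzero because $v\nparallel w$, and the gradients never vanish.

Let $u_1,u_2$ be in position $\nu$ and $u_3$ in position $\nu'\ne\nu$ relative to $p$, and put $v_a=v(p,u_a)$. Then $|v_2/v_1-1|=|v_2-v_1|<4\kappa<r$ and
\[
|v_3/v_1-\zeta^{\nu'-\nu}|=|v_3-v_1\zeta^{\nu'-\nu}|\le|v_3-i\zeta^{\nu'}|+|i\zeta^{\nu}-v_1|<4\kappa<r ,
\]
where $\zeta^{\nu'-\nu}\in\{\zeta,\bar\zeta\}$. So $v=(v_1,v_2,v_3)\in\mathcal D\cup\overline{\mathcal D}$. Let $T(p;u_1,u_2,u_3)$ consist of six unit pairs: the sides of the triangle with vertices $p+t_a(v)$ and the spokes $\{c(p,u_a),\,p+t_a(v)\}$, $a=1,2,3$.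

Now let $U_0,U_1,U_2$ be three-element sets such that the points of $U_\nu$ are in position $\nu$ relative to $p$, and let the nine points be numbered in some order. The \emph{center configuration} $\mathcal C(p;U_0,U_1,U_2)$ is the set of the following unit pairs, called its edges: the \emph{hinge edges} $\{p,c(p,u)\}$ and $\{c(p,u),u\}$ for all nine terminals $u$, and the \emph{tripod edges} of $T(p;u_1,u_2,u_3)$ for all $\nu\ne\nu'$, all $u_1,u_2\in U_\nu$ with $u_1$ preceding $u_2$, and all $u_3\in U_{\nu'}$. This is a drawing of $G$ by a unit map. (Different vertices of $G$ may happen to be drawn at the same point; this does no harm.) Lemma~\ref{lem:force} now gives: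
\begin{quote}
if $f\colon\mathbb C\to\mathbb C$ preserves the lengths of the edges of $\mathcal C(p;U_0,U_1,U_2)$ and maps all nine terminals to within $\eta(\varepsilon)$ of a point $z$, then $|f(p)-z|\le\varepsilon$.
\end{quote}
The number $\eta(\varepsilon)$ depends on $\varepsilon$ alone, not on the configuration. This uniformity lets us fix the number of points in the next section before choosing their positions.

\section{Forcing $f(x')$ close to $f(x)$}\label{sec:close}

Fix a point $x$ and $\varepsilon>0$. We want center configurations at $x$ and at a nearby point $x'$ with the same nine terminals, all of whose images lie close to one point $z$; then $f(x)$ and $f(x')$ are both close to $z$. The pigeonhole principle supplies points with close images, but we cannot prescribe which points these are. If we place many candidates in each of the three positions relative to $x$, then $f$ may send the three kinds to three regions far apart.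

The remedy is to use two levels. We place many bunches of points along the ray $x+\mathbb R_{>0}$, at distances $\lambda,\lambda^2,\lambda^3,\dots$ from $x$, with $\lambda$ small. The pigeonhole principle gives three bunches, with indices $j<k<l$, containing points with close images. From $x$ all bunches are in position $0$. But from an apex of an equilateral triangle over the segment $[x,x+\lambda^k]$, bunch $k$ is seen along one side, bunch $l$ almost along the other side, and the distant bunch $j$ almost horizontally (Figure~\ref{fig:close}). Points near the two apexes can therefore serve as centers at the first level, which brings their images close to $z$. They are in positions $1$ and $2$ relative to $x$, so they can serve as terminals at the second level.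

\begin{figure}[ht]
\centering
\begin{tikzpicture}[scale=1]
\draw[gray] (0,0)--(9.6,0);
\fill (0,0) circle (0.05); \node[left] at (0,0) {$x,\,x'$};
\draw[dashed] (1,1.732)--(0.4,0) (1,1.732)--(2,0) (1,1.732)--(9,0);
\draw[dotted,thick] (0,0)--(1,1.732) (0,0)--(1,-1.732);
\foreach \P in {(0.4,0),(2,0),(9,0),(1,1.732),(1,-1.732)} \draw[fill=white] \P circle (0.11);
\node[below right] at (0.4,-0.05) {$W_l$}; \node[below] at (2,-0.1) {$W_k$}; \node[below] at (9,-0.1) {$W_j$};
\node[above] at (1,1.85) {$Q_{\alpha,2}$}; \node[right] at (1.1,-1.732) {$Q_{\alpha,1}$};
\end{tikzpicture}
\caption{Three bunches $W_j,W_k,W_l$ near $x+\lambda^j$, $x+\lambda^k$, $x+\lambda^l$ with $j<k<l$, and the relay points $Q_{\alpha,1},Q_{\alpha,2}$ near the apexes of the equilateral triangles over $[x,x+\lambda^k]$. A relay point sees the three bunches along three different axes (dashed); the points $x,x'$ see $W_k$, $Q_{\alpha,1}$, $Q_{\alpha,2}$ along three different axes. Not to scale: $W_l$ is much closer to $x$ and $W_j$ is much farther away.}\label{fig:close}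
\end{figure}

\subsection*{Constants}
Let $\eta'=\eta(\varepsilon/2)$ and $\eta''=\min\bigl(\eta',\eta(\eta')\bigr)$. Let $N\ge1$ be such that a closed disc of radius $4$ can be covered by $N$ sets of diameter at most $\eta''$, called \emph{cells}. Choose $0<\lambda<\kappa/10$ and put $\rho=\lambda^{2N+2}$. These constants depend on $\varepsilon$ only.

\subsection*{The configuration $\Gamma(x,x')$}
Choose the following points, all distinct and different from $x$, and number them.
\begin{itemize}
\item A point $x'\in B(x,\rho)$.
\item For $j=1,\dots,2N+1$, a \emph{bunch} $W_j$ of $5N+1$ points in $B(x+\lambda^j,\rho)$.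
\item A \emph{selection} is a quadruple $\alpha=(A_j,A_k,A_k',A_l)$ with $j<k<l$, where $A_j\subset W_j$, $A_k,A_k'\subset W_k$, $A_l\subset W_l$ are three-element sets and $A_k\cap A_k'=\varnothing$. For each selection $\alpha$ and each $\nu\in\{1,2\}$, choose a set $Q_{\alpha,\nu}$ of three \emph{relay points} in $B(x-\lambda^k\zeta^\nu,\rho)$.
\end{itemize}
The set $\Gamma(x,x')$ consists of the edges of the following center configurations, for all selections $\alpha$:
\begin{itemize}
\item \emph{first level}: $\mathcal C(q;A_j,A_l,A_k)$ for $q\in Q_{\alpha,1}$ and $\mathcal C(q;A_j,A_k,A_l)$ for $q\in Q_{\alpha,2}$;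
\item \emph{second level}: $\mathcal C(p;A_k',Q_{\alpha,1},Q_{\alpha,2})$ for $p=x$ and for $p=x'$.
\end{itemize}
This is a finite set of unit pairs. The condition $A_k\cap A_k'=\varnothing$ makes the terminals of the two levels of one selection disjoint; it is needed only in Section~\ref{sec:general}.

\subsection*{The positions are as required}
Write terminal minus center as a main term $a$ plus an error $b$. We use $1+\zeta^\nu=-\zeta^{3-\nu}$ for $\nu=1,2$, and $\rho\le\lambda^{n+1}$ for every bunch index $n$.
\[
\begin{array}{lllll}
\text{center} & \text{terminal in} & a & \text{bound for }|b| & \text{position}\\ \hline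
q\in Q_{\alpha,\nu} & A_j & \lambda^j & \lambda^k+2\rho\le3\lambda^{j+1} & 0\\
q\in Q_{\alpha,\nu} & A_k & -\lambda^k\zeta^{3-\nu} & 2\rho\le2\lambda^{k+1} & 3-\nu\\
q\in Q_{\alpha,\nu} & A_l & \lambda^k\zeta^{\nu} & \lambda^l+2\rho\le3\lambda^{k+1} & \nu\\
x\text{ or }x' & A_k' & \lambda^k & 2\rho\le2\lambda^{k+1} & 0\\
x\text{ or }x' & Q_{\alpha,\nu} & -\lambda^k\zeta^\nu & 2\rho\le2\lambda^{k+1} & \nu
\end{array}
\]
In every row $|b|\le3\lambda|a|$ and $|a|\le\lambda$, so $0<|a+b|\le\lambda(1+3\lambda)<\kappa$. Moreover
\[
\Bigl|\frac{a+b}{|a+b|}-\frac a{|a|}\Bigr|\le\Bigl|\frac{a+b}{|a+b|}-\frac{a+b}{|a|}\Bigr|+\frac{|b|}{|a|}=\frac{\bigl|\,|a|-|a+b|\,\bigr|}{|a|}+\frac{|b|}{|a|}\le\frac{2|b|}{|a|}\le6\lambda<\kappa .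
\]
So each terminal has the position listed in the last column, and this matches the order of the groups in the definition of $\Gamma(x,x')$.

\begin{proposition}\label{prop:close}
If $f\colon\mathbb C\to\mathbb C$ preserves the lengths of all edges of $\Gamma(x,x')$, then $|f(x)-f(x')|\le\varepsilon$.
\end{proposition}

\begin{proof}
There are at least three bunches, each with at least six points, so every bunch point $u$ lies in $A_j\cup A_k\cup A_l$ for some selection $\alpha$. Take $q\in Q_{\alpha,1}$. Then $u$ is joined to $q$ by two hinge edges and $q$ is joined to $x$ by two hinge edges, so $|f(u)-f(x)|\le4$.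

Cover the closed disc of radius $4$ about $f(x)$ by $N$ cells. In each bunch, six of the $5N+1$ points have images in one cell; assign such a cell to the bunch. Among the $2N+1$ bunches, three, with indices $j<k<l$, are assigned the same cell. Hence there is a selection $\alpha$ such that all points of $A_j,A_k,A_k',A_l$ are mapped into this cell. Let $z$ be a point of the cell; all these images are within $\eta''$ of $z$.

At the first level, the terminals of each configuration centered at a relay point $q$ of $\alpha$ are mapped to within $\eta''\le\eta(\eta')$ of $z$, so $|f(q)-z|\le\eta'$. At the second level, the points of $A_k'$ are mapped to within $\eta''\le\eta'$ of $z$ and the six relay points to within $\eta'=\eta(\varepsilon/2)$ of $z$. So $|f(x)-z|\le\varepsilon/2$ and $|f(x')-z|\le\varepsilon/2$.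
\end{proof}

\section{Making the directions distinct}\label{sec:general}

The points chosen in Section~\ref{sec:close} range over open discs. We now use this freedom. Excluding parallel edges inside one configuration removes finitely many thin sets of parameters. Avoiding the directions used at earlier stages is a different matter: there may be uncountably many of them, so neither measure nor Baire category applies directly. We restrict to a segment in the parameter space along which every edge turns monotonically; there each forbidden direction excludes only finitely many points.

\begin{lemma}\label{lem:avoid}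
Let $\Omega\subset\mathbb R^K$ be a nonempty open set and let $E_1,\dots,E_L\colon\Omega\to S^1$ be continuously differentiable, with local arguments $h_1,\dots,h_L$. Suppose that
\begin{enumerate}
\item[(i)] $dh_e\ne0$ at every point of $\Omega$, for each $e$;
\item[(ii)] for $e\ne e'$ the set $Z_{e,e'}=\{\xi\in\Omega:E_e(\xi)\parallel E_{e'}(\xi)\}$ has empty interior.
\end{enumerate}
Then for every set $\Phi$ of directions with $|\Phi|<\mathfrak c$ there is $\xi\in\Omega$ such that $E_1(\xi),\dots,E_L(\xi)$ have pairwise distinct directions, none of them in $\Phi$.
\end{lemma}

\begin{proof}
The sets $Z_{e,e'}$ are closed in $\Omega$ and have empty interior, so their finite union $Z$ is closed with empty interior. Take $\xi_0\in\Omega\setminus Z$. The kernels of the nonzero linear forms $dh_e(\xi_0)$ are finitely many hyperplanes; take a vector $\gamma$ outside all of them. For small $s_0>0$ the segment $\{\xi_0+s\gamma:|s|\le s_0\}$ lies in $\Omega\setminus Z$, and on it each function $s\mapsto h_e(\xi_0+s\gamma)$ has nonzero derivative and varies by less than $\pi$. So each $E_e$ takes each direction for at most one value of $s$. The directions in $\Phi$ exclude at most $L\cdot|\Phi|<\mathfrak c$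 values of $s$, and the interval $[-s_0,s_0]$ has $\mathfrak c$ points.
\end{proof}

Let $|x-y|=1$ and $\varepsilon>0$, with the constants of Section~\ref{sec:close}. Let $\Delta$ be the union of a configuration $\Gamma(x,x')$, a configuration $\Gamma(y,y')$, and the \emph{bar} $\{x',y'\}$, where
\[
y'=x'+(y-x)e^{i\sigma},\qquad x'\in B(x,\rho/2),\qquad|\sigma|<\rho/2 .
\]
Then $|x'-y'|=1$ and $|y'-y|\le|x'-x|+|e^{i\sigma}-1|<\rho$. The \emph{parameters} are the coordinates of all bunch points and relay points of both configurations (the \emph{free points}), the coordinates of $x'$, and $\sigma$. They range over the nonempty open set $\Omega$ defined by the disc conditions and the distinctness conditions of Section~\ref{sec:close}. The free points are numbered once and for all, independently of the parameters.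

Every edge $e$ of $\Delta$ other than the bar has a center $p(e)$ and a set $S(e)$ of terminals: $S(e)=\{u\}$ for the two hinge edges at $c(p,u)$, and $S(e)=\{u_1,u_2,u_3\}$ for the six edges of $T(p;u_1,u_2,u_3)$. A pair $(p,S)$ can occur in several center configurations, for instance $(x,\{u\})$ with $u\in A_k'$ for many selections. It always yields the same edges: the hinge $c(p,u)$ depends on $p$ and $u$ only, the positions relative to $p$ single out $u_3$, and the numbering orders $u_1,u_2$. So we may name an edge by $p$, $S$ and its place among the two or six edges belonging to $(p,S)$. Each name $e$ defines a smooth unit vector function on $\Omega$, with local argument $H_e$. We record the structure that will be used.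
\begin{itemize}
\item $H_e$ is a function of the point $p(e)$ and the points of $S(e)$ only.
\item Every terminal is a free point. Every center is a relay point or one of $x,x',y,y'$, and these four points do not depend on the free points.
\item A relay point of the selection $\alpha$ is the center of one first-level configuration, whose terminals lie in $A_j\cup A_k\cup A_l$, and it is a terminal only in the two second-level configurations of $\alpha$.
\end{itemize}

\begin{lemma}\label{lem:react}
Let $e$ be an edge of $\Delta$ other than the bar, with center $p$ and terminal set $S$.
\begin{enumerate}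
\item[(a)] $\nabla_uH_e\ne0$ everywhere, for each $u\in S$.
\item[(b)] For fixed $p$, the vector $\nabla_pH_e$ does not vanish identically while the points of $S$ range over nonempty open sets.
\end{enumerate}
\end{lemma}

\begin{proof}
For hinge edges $H_e$ is $\theta$ or $\psi$, and both gradients are nonzero everywhere by \eqref{eq:grad}. Let $e$ be an edge of $T(p;u_1,u_2,u_3)$, and write $v_a=v(p,u_a)=e^{i\theta_a}$, $w_a=w(p,u_a)$. Then $H_e=h_e(\theta_1,\theta_2,\theta_3)$, and $\theta_a$ depends on $p$ and $u_a$ only. By \eqref{eq:grad},
\begin{equation}\label{eq:chain}
\nabla_{u_a}H_e=\frac{\partial h_e}{\partial\theta_a}\cdot\frac{w_a}{\langle w_a,iv_a\rangle},\qquad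
\nabla_pH_e=-\sum_{a=1}^3\frac{\partial h_e}{\partial\theta_a}\cdot\frac{w_a}{\langle w_a,iv_a\rangle}.
\end{equation}
Part (a) follows from Lemma~\ref{lem:tripod}(i). In (b) the three terms could cancel at particular points, so suppose that their sum vanishes on an open set. Fix $u_2,u_3$ and move $u_1$ a little along the unit circle about $c(p,u_1)$. The vector $v_1$ remains a solution within $2\kappa$ of $i\zeta^\nu$, so the hinge does not move. Thus all $\theta_a$ and $w_2,w_3$ are constant, while $w_1=\cos\chi\;v_1+\sin\chi\;iv_1$ with $\chi$ running through an interval on which $\sin\chi\ne0$. Since $w_1/\langle w_1,iv_1\rangle=\cot\chi\;v_1+iv_1$, the vanishing of the sum makes $\frac{\partial h_e}{\partial\theta_1}\cot\chi$ constant in $\chi$. As $\cot$ is not constant on an interval, $\partial h_e/\partial\theta_1=0$, contrary to Lemma~\ref{lem:tripod}(i).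
\end{proof}

\begin{proposition}\label{prop:general}
Let $|x-y|=1$, $\varepsilon>0$, and let $\Phi$ be a set of directions with $|\Phi|<\mathfrak c$. Then the parameters can be chosen so that the edges of $\Delta$ have pairwise distinct directions, none of them in $\Phi$.
\end{proposition}

\begin{proof}
We verify the hypotheses of Lemma~\ref{lem:avoid}. Hypothesis (i) holds for the bar, whose argument has derivative $1$ in $\sigma$. It holds for every other edge $e$ by Lemma~\ref{lem:react}(a), because a terminal $u\in S(e)$ is a free point and moving it changes neither $p(e)$ nor the other terminals.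

For (ii), suppose that edges $e\neq e'$ are parallel on a nonempty open set $\Omega'\subset\Omega$. Then $H_e-H_{e'}$ is locally constant on $\Omega'$, so $H_e$ and $H_{e'}$ have the same gradient with respect to each free point and with respect to $x'$. In particular:
\begin{quote}
$(\ast)$\quad no free point $u$ belongs to the terminal set of one of the two edges without affecting the other edge,
\end{quote}
for the gradients in $u$ would be nonzero by Lemma~\ref{lem:react}(a) and zero, respectively. If one edge is the bar, which depends on $\sigma$ only, any terminal of the other edge violates $(\ast)$. So let both edges differ from the bar.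

\emph{Case 1: $S(e)\ne S(e')$.} Exchanging the names if necessary, take $u\in S(e)\setminus S(e')$. If $u\ne p(e')$, then $u$ does not affect $e'$, contrary to $(\ast)$. So let $u=p(e')$; moving $u$ now turns both edges, and we need another point. Being both a terminal and a center, $u$ is a relay point of some selection $\alpha$. Then $S(e')\subset A_j\cup A_k\cup A_l$, while $e$ belongs to a second-level configuration of $\alpha$, so $S(e)\subset A_k'\cup Q_{\alpha,1}\cup Q_{\alpha,2}$. These two sets are disjoint; this is where $A_k\cap A_k'=\varnothing$ is used. A point $u'\in S(e')$ is therefore not in $S(e)$, and it is not $p(e)$, which is one of $x,x',y,y'$. So $u'$ does not affect $e$, contrary to $(\ast)$.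

\emph{Case 2: $S(e)=S(e')$ and $p(e)\ne p(e')$.} Both edges belong to $\Gamma(x,x')$ or both to $\Gamma(y,y')$, since the two configurations have no common terminal. Suppose first that one center, say $p(e)$, is a relay point $q$. Then $S(e')=S(e)$ consists of bunch points, so $q\notin S(e')$, and $q\ne p(e')$. Hence $H_{e'}$ does not depend on $q$, and $\nabla_pH_e=0$ on $\Omega'$. Otherwise $\{p(e),p(e')\}$ is $\{x,x'\}$ or $\{y,y'\}$; say $p(e)\in\{x',y'\}$ and $p(e')\in\{x,y\}$. Move $x'$ with $\sigma$ fixed. Then $y'$ undergoes the same translation as $x'$, so the gradient of $H_e$ with respect to the parameter $x'$ is $\nabla_pH_e$, and $H_{e'}$ does not depend on $x'$. Again $\nabla_pH_e=0$ on $\Omega'$. In both situations the points of $S(e)$ can be moved in small discs within $\Omega'$ while $p(e)$ is fixed, and Lemma~\ref{lem:react}(b) is contradicted.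

\emph{Case 3: $S(e)=S(e')$ and $p(e)=p(e')$.} If $|S(e)|=1$, the edge vectors are $v$ and $w$, which are never parallel. If $|S(e)|=3$, both edges belong to one tripod $T(p;u_1,u_2,u_3)$, and by Lemma~\ref{lem:tripod}(ii) they form one of the two exceptional pairs, containing the spoke $s_j$ with $j\in\{1,2\}$. By \eqref{eq:chain},
\[
\nabla_{u_j}(H_e-H_{e'})=\frac{\partial(h_e-h_{e'})}{\partial\theta_j}\cdot\frac{w_j}{\langle w_j,iv_j\rangle},
\]
which is nonzero by Lemma~\ref{lem:tripod}(ii). This contradicts the equality of the gradients.
\end{proof}

\section{The transfinite construction}\label{sec:recursion}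

One recursion proves Theorem~\ref{thm:main} and parts (a) and (b) of Theorem~\ref{thm:more}. We recall two facts on cardinals. A set of cardinality $\mathfrak c$ can be well-ordered so that every element has fewer than $\mathfrak c$ predecessors (use the least ordinal of cardinality $\mathfrak c$). The sum and the product of two cardinals, at least one of them infinite, are at most their maximum; so a union of $\mu<\mathfrak c$ finite sets has cardinality at most $\max(\mu,\aleph_0)<\mathfrak c$.

Fix a set $\Phi_0$ of directions with $|\Phi_0|<\mathfrak c$. A \emph{task} is a quadruple $(x,y,m,\iota)$ with $x,y\in\mathbb C$, $|x-y|=1$, $m$ a positive integer, and $\iota\in\mathbb R$ a label. There are $\mathfrak c$ tasks; well-order them so that each has fewer than $\mathfrak c$ predecessors. We choose finite sets $\Delta(x,y,m,\iota)$ of unit pairs recursively. Given a task, let $\Phi$ be the union of $\Phi_0$ and the set of directions of all pairs chosen for earlier tasks. Then $|\Phi|<\mathfrak c$, and Proposition~\ref{prop:general} with $\varepsilon=\frac1m$ provides a configuration $\Delta=\Delta(x,y,m,\iota)$ whose edges have pairwise distinct directions outside $\Phi$. For $\iota\in\mathbb R$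 let $\mathcal B_\iota$ be the union of all $\Delta(x,y,m,\iota)$ with label $\iota$.

By construction, all chosen pairs have length $1$ and directions outside $\Phi_0$, distinct pairs of one task are not parallel, and pairs chosen for different tasks are not parallel. In particular the sets $\mathcal B_\iota$ are pairwise disjoint, and their union satisfies (B1) and (B2).

Each $\mathcal B_\iota$ is a base. Indeed, let $f$ preserve the lengths of all pairs of $\mathcal B_\iota$ and let $|x-y|=1$. For each $m$ the set $\Delta(x,y,m,\iota)$ contains a bar $\{x',y'\}$ and configurations $\Gamma(x,x')$, $\Gamma(y,y')$ built for $\varepsilon=\frac1m$. So $|f(x')-f(y')|=1$, and Proposition~\ref{prop:close} gives $|f(x)-f(x')|\le\frac1m$ and $|f(y)-f(y')|\le\frac1m$. Hence $\bigl|\,|f(x)-f(y)|-1\bigr|\le\frac2m$ for all $m$, that is, $|f(x)-f(y)|=1$. Thus $f$ preserves the distance $1$, and by the Beckman--Quarles theorem it is an isometry.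

\begin{proof}[Proof of Theorem~\ref{thm:main} and of Theorem~\ref{thm:more}(a),(b)]
The set $\mathcal B_0$ is a base satisfying (B1) and (B2) that uses no direction from $\Phi_0$. This is Theorem~\ref{thm:more}(b), and it contains Theorem~\ref{thm:main}. For (a), take $\Phi_0=\varnothing$ and add to $\mathcal B_0$ one unit segment for each direction not used by any $\mathcal B_\iota$. The enlarged set contains a base, so it is a base. Together with the sets $\mathcal B_\iota$, $\iota\ne0$, it forms a family of $\mathfrak c$ pairwise disjoint bases whose union has exactly one segment in each direction. The union is itself a base.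
\end{proof}

\section{The finite version and the necessary conditions}\label{sec:rest}

Both remaining parts use the following observation. \emph{If $f\colon\mathbb C\to\mathbb C$ is such that $f(X)-X$ takes exactly two values, then $f$ is not an isometry.} Indeed, an isometry is continuous, and a continuous function on the connected set $\mathbb C$ cannot take exactly two values.

\begin{proof}[Proof of Theorem~\ref{thm:more}(c)]
Let $\mathcal B$ be as in Theorem~\ref{thm:main}, regarded as a graph with vertex set $\mathbb C$. This graph is connected. Otherwise, translate one component by a nonzero vector and fix all other points; this map preserves all pairs of $\mathcal B$, but by the observation it is not an isometry.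

Connectedness supplies the bounds needed for a compactness argument. Fix a point $P_0$ and let $\ell(X)$ be the graph distance from $P_0$ to $X$. Let $\Pi$ be the set of all maps $g\colon\mathbb C\to\mathbb C$ with $|g(X)-P_0|\le\ell(X)$ for all $X$. It is a product of closed discs, hence compact in the product topology by Tychonoff's theorem. The sets
\[
C_\beta=\{g\in\Pi:g\text{ preserves the length of }\beta\}\quad(\beta\in\mathcal B),
\]
\[
Z=\Bigl\{g\in\Pi:\bigl|\,|g(P)-g(Q)|-|P-Q|\,\bigr|\ge\varepsilon\text{ for some }P,Q\in F\Bigr\}
\]
are closed, since each is defined by a closed condition on finitely many coordinates. A map in all $C_\beta$ is an isometry and so is not in $Z$. By compactness, $Z\cap C_{\beta_1}\cap\dots\cap C_{\beta_n}=\varnothing$ for some $\beta_1,\dots,\beta_n\in\mathcal B$.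

Let $F'$ consist of $F$ and the endpoints of $\beta_1,\dots,\beta_n$. Take the pairs $\beta_1,\dots,\beta_n$ together with the pairs along one shortest path in $\mathcal B$ from $P_0$ to each point of $F'$. This is a finite subset of $\mathcal B$, so its segments are pairwise non-parallel unit segments. Let $f$ preserve their lengths. Composing with a translation, we may assume $f(P_0)=P_0$; then $|f(X)-P_0|\le\ell(X)$ for $X\in F'$. Define $g=f$ on $F'$ and $g=P_0$ elsewhere. Then $g\in\Pi$ and $g\in C_{\beta_1}\cap\dots\cap C_{\beta_n}$, so $g\notin Z$. Since $g=f$ on $F$, the required inequalities hold for $f$.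
\end{proof}

\begin{proof}[Proof of Theorem~\ref{thm:more}(d)]
Let $\mathcal B$ be a base satisfying (B1) and (B2), and suppose that a point $X$ belongs to at most two pairs. We find a point $X'\ne X$ at distance $1$ from every point paired with $X$. If $X$ belongs to no pair, any $X'\ne X$ will do. If it belongs to one pair $\{X,A\}$, take another point of the unit circle about $A$. If it belongs to two pairs $\{X,A\}$ and $\{X,B\}$, then $X$ is not on the line $AB$, since otherwise both segments would lie on this line and be parallel, contrary to (B2); so the mirror image $X'$ of $X$ in the line $AB$ differs from $X$. The map sending $X$ to $X'$ and fixing all other points preserves all pairs of $\mathcal B$, and by the observation it is not an isometry. This contradicts the base property.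

Finally, the pairs of $\mathcal B$ cover the plane and each has two points, so $|\mathcal B|\ge\mathfrak c$; and there are only $\mathfrak c$ pairs of points in the plane.
\end{proof}

\begin{thebibliography}{1}

\bibitem{unitbases}
\emph{On unit bases for the Euclidean metric} (Q1375023),
\texttt{https://mardi.schubotz.org/wiki/Item:Q1375023}.

\end{thebibliography}
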